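# Coprime coefficients in the coin problem: $m(x,y)$ is not of order $xy\log(xy)$

Throughout, $p$ and $q$ denote primes, $\log$ is the natural logarithm, and $\log_k$ is its $k$-fold iterate. The letters $x,y$ always denote coprime positive integers.

## 1. A guess of order $xy\log(xy)$, tested for $x=1,2,3$

Given coprime $x,y$, call an integer $n\ge 0$ **representable** if $n=ax+by$ with integers $a,b\ge 0$ and $\gcd(a,b)=1$. Here $\gcd(a,0)=a$, so $0$ in the role of one coefficient is allowed only if the other is $1$, and $n=0$ is never representable. It is known that every large $n$ is representable (Theorem B below proves it again), so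
$$m(x,y)=\max\{n\ge 0:\ n\ \text{is not representable}\}$$
is well defined. The problem, which is discussed at https://math.stackexchange.com/questions/1358099/maximum-integer-not-in-axby-gcda-b-1-land-a-b-ge-0, is to find the size of $m(x,y)$. The known bounds are $m(x,y)=O((xy)^{1+\varepsilon})$ for every $\varepsilon>0$ and, obviously, $m(x,y)=\Omega(xy)$.

Here is the guess that comes to mind. The number $n$ has about $n/(xy)$ solutions $(a,b)$ in nonnegative integers. If $n$ is unrepresentable, each solution must be spoiled by a prime dividing both $a$ and $b$, and such a prime divides $n$. The product of the primes up to $z$ is about $e^{z}$, so $n$ can be divisible by all primes up to about $\log n$, but by no more than that. Used in the plainest way, these primes spoil about $\log n$ consecutive solutions. So $n/(xy)$ should be able to reach about $\log n\approx\log (xy)$ and no more. This is the following conjecture.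

**Conjecture.** There are constants $0<c\le C$ and $N$ such that $c\,xy\log(xy)\le m(x,y)\le C\,xy\log(xy)$ for all coprime $x,y\ge N$.

Let us test it by hand.

**The case $x=1$.** If $n\ge y$, take $b=1$ and $a=n-y$, so $n$ is representable. If $n<y$, then $b=0$ and $a=n$, which is allowed only for $n=1$. So $m(1,y)=y-1$ for $y\ge3$, with no logarithm.

**The case $x=2$, $y\ge 3$ odd.** If $n\ge y$ is odd, take $b=1$. If $n\ge 4y$ is even, then $b=2$ and $b=4$ give $a=n/2-y$ and $a=n/2-2y$. These differ by the odd number $y$, so one of them is odd, and that one is coprime to its $b$. Hence every $n\ge 4y$ is representable, and so is the odd number $4y-1$. For $n=4y-2$ the solutions are $(a,b)=(2y-1,0)$ and $(y-1,2)$, with greatest common divisors $2y-1>1$ and $2$. So $m(2,y)=4y-2$, again with no logarithm. For instance $m(2,3)=10$.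

These cases say nothing about the conjecture, which concerns $x,y\to\infty$, but they show that very small $x$ is special.

**The case $x=3$, $3\nmid y$.** Look only at $n\equiv 2y\pmod 3$. In any solution of $3a+by=n$ we have $b\equiv2\pmod 3$, and every $b$ with $b\equiv2\pmod 3$, $0\le b\le n/y$, occurs. The claim is that

$$n \text{ is unrepresentable}\iff \text{every prime } q\equiv2\pmod 3 \text{ with } q\le n/y \text{ divides } n. \tag{1}$$

If $n$ is unrepresentable, take $b=q$. Then $\gcd(a,q)>1$ forces $q\mid a$, so $q\mid 3a+qy=n$. Conversely, suppose all these primes divide $n$. Each $b\equiv2\pmod 3$ has a prime factor $q\equiv2\pmod 3$, since $3\nmid b$ and a product of primes $\equiv1$ is $\equiv1$. This $q$ divides $n-by=3a$, hence $q\mid a$, so $\gcd(a,b)>1$. This proves (1). For example, with $y=7$ and $n=50$ we have $n/y<8$, and the primes $2,5$ both divide $50$; the solutions of $3a+7b=50$ are $(12,2)$ and $(5,5)$.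

By the prime number theorem in progressions, the primes $q\equiv 2\pmod 3$ up to $B$ have product $e^{(1/2+o(1))B}$. So (1) lets $n/y$ reach about $2\log y$, and the numbers $n$ that it produces have size about $2y\log y$. The guess passes this test, and Section 8 turns it into a theorem.

The guess nevertheless fails when $x$ and $y$ are of similar size, for example for $y=x+1$. The reason is that primes need not be used in the plainest way.

## 2. Five theorems on $m(x,y)$

**Theorem A.** For every $A\ge 1$ there is $N_A$ such that $m(x,y)\ge A\,xy\log\min(x,y)$ for all coprime $x,y\ge N_A$. Quantitatively, for $x=\min(x,y)$ large,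
$$m(x,y)\ \ge\ c\,xy\,\log x\,\frac{\log_2x\,\log_4 x}{\log_3x},$$
with an absolute $c>0$.

**Corollary (the conjecture is false).** For no $C,N$ does $m(x,y)\le C\,xy\log(xy)$ hold for all coprime $x,y\ge N$; this fails already for $y=x+1$. More generally, for each fixed $\delta>0$, $m(x,y)/(xy\log (xy))\to\infty$ as $x,y\to\infty$ with $\log\min(x,y)\ge\delta\log\max(x,y)$.

**Theorem B.** $m(x,y)\le C\,xy\,(1+\log(xy))^2$ for all coprime $x,y$, with $C$ absolute.

**Theorem C.** Fix $A>0$. As $y\to\infty$, uniformly over primes $x$ with $3\le x\le(\log\log y)^A$ and $x\nmid y$,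
$$m(x,y)=(1+o(1))\,(x-1)\,y\log y .$$

**Theorem D.** There is no function $F$ with $m(x,y)\asymp F(xy)$ as $x,y\to\infty$ through coprime pairs.

**Theorem E.** There are absolute $c>0$, $y_0$ such that for coprime $3\le x<y$ with $y\ge y_0$,
$$m(x,y)\ \ge\ c\,\frac{xy\log y}{1+\log\!\big(1+\frac{\log x}{\log\log y}\big)} .$$

Consequences of Theorem E. If $3\le x\le(\log y)^A$ and $y\ge y_0$, the denominator is at most $1+\log(1+A)$, and $\log(xy)\le2\log y$. So the lower half of the conjecture holds there, with a constant depending on $A$. In general $\log x<\log y$, so the denominator is at most $1+\log_2 y$ for large $y$, and the lower half holds always up to a factor $O(\log\log(xy))$. With Theorem B,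
$$\frac{xy\log(xy)}{\log\log(xy)}\ \ll\ m(x,y)\ \ll\ xy\log^2(xy)$$
for coprime $x,y\ge3$ with $\max(x,y)$ large. By Theorem A, the lower half also holds with no loss when $\log y\ll\log x\,\log_2x\,\log_4x/\log_3x$ (and $x$ is large), because $\log(xy)\le 2\log y$. Whether it holds with no loss in the intermediate range is not settled here. This does not affect the disproof. The condition $x\ge 3$ in Theorem E is necessary: Section 1 showed $m(1,y)<y$ and $m(2,y)<4y$, and for $x\le 2$ the claimed bound exceeds these for large $y$.

In Theorem C, $\log(xy)\sim\log y$. So $m(x,y)\sim xy\log(xy)$, with constant $1$, when $x\to\infty$ through primes in the range of that theorem.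

**Textbook facts used.** Write $\theta(z)=\sum_{p\le z}\log p$.

- Chebyshev's bound: $\theta(z)\le z\log4$, that is, $\prod_{p\le z}p\le4^z$.
- The prime number theorem $\pi(v)\sim v/\log v$, and $\prod_p(1-1/p)=0$.
- Siegel–Walfisz: with $\theta(B;k,b)=\sum_{q\le B,\ q\equiv b\,(k)}\log q$, for each fixed $D$ there is $c_D>0$ with $\theta(B;k,b)=B/\varphi(k)+O_D\big(Be^{-c_D\sqrt{\log B}}\big)$, uniformly for $k\le(\log B)^D$ and $\gcd(b,k)=1$.
- The upper-bound sieve (e.g. Halberstam–Richert, *Sieve Methods*, Ch. 2–3): let $P^-(\beta)$ be the least prime factor of $\beta>1$, so $P^-(35)=5$. Then $\#\{1<\beta\le X:P^-(\beta)>u\}\ll X/\log u$ for $2\le u\le X$.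

Two further theorems, of Iwaniec and of Ford, Green, Konyagin, Maynard and Tao, are quoted where they are used.

## 3. Each prime divisor of $n$ spoils one residue class of solutions

The integer solutions of $ax+by=n$ form a line indexed by $t\in\mathbb Z$. The first lemma says exactly which points of the line a given prime spoils.

**Lemma 1.** Let $n\ge1$, and let $(a_t,b_t)=(a_0+ty,\,b_0-tx)$, $t\in\mathbb Z$, be the integer solutions of $ax+by=n$. If $p\mid n$, then $\{t:p\mid\gcd(a_t,b_t)\}$ is exactly one residue class mod $p$. If $p\nmid n$, it is empty.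

*Proof.* If $p\mid\gcd(a_t,b_t)$, then $p\mid a_tx+b_ty=n$. Now let $p\mid n$.

If $p\nmid y$, then $p\mid a_0+ty$ for exactly one class of $t$ mod $p$. For such $t$, $p\mid n-a_tx=b_ty$ gives $p\mid b_t$. For other $t$, $p\nmid a_t$.

If $p\mid y$, then $p\nmid x$, and $p\mid b_0-tx$ for exactly one class of $t$. For such $t$, $p\mid n-b_ty=a_tx$ gives $p\mid a_t$. For other $t$, $p\nmid b_t$. ∎

The nonnegative solutions correspond to $-a_0/y\le t\le b_0/x$, an interval of length
$$\frac{a_0}{y}+\frac{b_0}{x}=\frac{n}{xy}. \tag{2}$$
So $n$ is unrepresentable exactly when the classes that its prime divisors get from Lemma 1 cover all integers in this interval. The problem is now about covering runs of consecutive integers by one residue class per prime. Two quantities measure this.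

**Definition of $Y(z)$.** $Y(z)$ is the largest $K$ such that one can choose one residue class $c_p$ mod $p$ for each $p\le z$ so that these classes cover $K$ prescribed consecutive integers. By translation, the position of the integers is irrelevant.

**Definition of the Jacobsthal function.** $g(n)$ is the least $g$ such that any $g$ consecutive integers contain one coprime to $n$.

For example, $g(6)=4$: none of $2,3,4$ is coprime to $6$, while four consecutive integers always contain one that is $\equiv\pm1\pmod 6$. Also $Y(3)=3$: the class $0$ mod $2$ and the class $1$ mod $3$ cover $\{0,1,2\}$. In general $Y(z)=g\big(\prod_{p\le z}p\big)-1$. To see this, choose $\tau$ with $\tau\equiv c_p\pmod p$ for all $p\le z$; then $t$ is uncovered exactly when $t-\tau$ is coprime to $\prod_{p\le z}p$. In particular $Y(z)$ is finite.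

## 4. From a covering to an unrepresentable number

The next lemma turns a covered run into an unrepresentable $n$. What must be arranged is that the class which $p$ spoils is the class we want.

**Lemma 2.** If $\prod_{p\le z}p\le\min(x,y)$ and $K=Y(z)\ge2$, then $m(x,y)\ge(K-1)xy$.

*Proof.* Let the classes $c_p$ ($p\le z$) cover $\{0,\dots,K-1\}$. Any $y$ consecutive integers, and any $x$ consecutive integers, contain a complete residue system modulo $\prod_{p\le z}p$. So by the Chinese remainder theorem we can choose
$$a_0\in[0,y-1],\quad a_0\equiv-c_py \pmod p,\qquad b_0\in[(K-1)x,\,Kx-1],\quad b_0\equiv c_px\pmod p$$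
for all $p\le z$. Put $n=a_0x+b_0y\ge(K-1)xy>0$. Since $0\le a_0<y$, we have $a_0+ty\ge0$ exactly when $t\ge0$. Since $(K-1)x\le b_0<Kx$, we have $b_0-tx\ge0$ exactly when $t\le K-1$. So the nonnegative solutions are $(a_0+ty,b_0-tx)$ with $0\le t\le K-1$. For each such $t$ there is $p\le z$ with $t\equiv c_p\pmod p$, and then
$$a_0+ty\equiv -c_py+c_py=0,\qquad b_0-tx\equiv c_px-c_px=0\pmod p.$$
So no solution is coprime, $n$ is unrepresentable, and $m(x,y)\ge n$. ∎

*Example.* Take $x=7$, $y=8$, $z=3$, $K=3$, $c_2=0$, $c_3=1$. Then $a_0\equiv0\pmod2$ and $a_0\equiv-8\equiv1\pmod3$ with $0\le a_0\le7$, so $a_0=4$. Also $b_0\equiv0\pmod2$ and $b_0\equiv7\equiv1\pmod3$ with $14\le b_0\le20$, so $b_0=16$. This gives $n=4\cdot7+16\cdot8=156$. Its solutions $(4,16),(12,9),(20,2)$ have greatest common divisors $4,3,2$. So $m(7,8)\ge156$.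

**The plainest covering, and where it stops.** Take $c_p=0$ for all $p\le z$. Every integer from $2$ to $\lfloor z\rfloor$ has a prime factor $\le z$, so $Y(z)\ge\lfloor z\rfloor-1$. With $z=\log x/\log4$ and $x\le y$, Lemma 2 gives $m(x,y)\gg xy\log x$ for large $x$. This is the guessed order when $x$ and $y$ are of similar size. The run cannot be prolonged with the same classes: it ends at the first prime beyond $z$. More generally, in $\{1,\dots,\lfloor Az\rfloor\}$ with $A<z$, the uncovered integers are $1$ and the primes in $(z,Az]$, since a composite number with all prime factors $>z$ exceeds $z^2$. There are about $(A-1)z/\log z$ of them, and no unused prime is left.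

But the primes were used wastefully. Each of the roughly $z/(2\log z)$ primes in $(z/2,z]$ covers at most $2A$ integers of the run. We could free these large primes and spend each of them on one survivor; then we are short only by a factor depending on $A$. That factor can be gained by freeing the small primes as well. Only the medium primes keep the class $0$, which leaves $O_A(z/\log z)$ survivors. The small primes, chosen greedily among these survivors, reduce their number by the factor $\prod_{p\le w}(1-1/p)$, which is as small as we like.

## 5. Covering $Az$ consecutive integers with the primes up to $z$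

**Lemma 3** (Westzynthius; the argument is of Erdős–Rankin type). For every $A\ge1$, $Y(z)\ge\lfloor Az\rfloor$ for all sufficiently large $z$. That is, $Y(z)/z\to\infty$.

*Proof.* Let $U=\lfloor Az\rfloor$. We cover $\{1,\dots,U\}$ for all large $z$. Since $\prod_p(1-1/p)=0$, fix $w=w(A)$ with
$$\prod_{p\le w}\Big(1-\frac1p\Big)\le\frac1{24A(1+\log2A)}. \tag{3}$$

**Stage 1: medium primes leave few survivors.** For $w<p\le z/2$ take $c_p=0$. A survivor is a $u\le U$ with no prime factor in $(w,z/2]$. So either all prime factors of $u$ are $\le w$, or $u$ has a prime factor $q>z/2$.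

In the first type, $u$ is determined by the exponents of the primes $p\le w$, and each exponent is an integer between $0$ and $\log U/\log2$. So there are at most $(1+\log U/\log 2)^{\pi(w)}$ survivors of this type. This is a power of $\log z$ with fixed exponent, hence $o(z/\log z)$.

In the second type, $u=qm$ with $q>z/2$ and $qm\le Az$, so $m<2A$ and $q\le Az/m$. Here $Az/m>z/2$. By the prime number theorem $\pi(v)\le2v/\log v$ for large $v$, so for large $z$ the number of these is at most
$$\sum_{m<2A}\frac{2Az/m}{\log(Az/m)}\le\sum_{m<2A}\frac{2Az}{m\log(z/2)}\le\frac{4Az}{\log z}\sum_{m<2A}\frac1m\le\frac{4Az(1+\log2A)}{\log z},$$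
where we used $\log(z/2)\ge\frac12\log z$ for $z\ge4$. Together, for large $z$ there are at most $5Az(1+\log2A)/\log z$ survivors.

**Stage 2: small primes gain a constant factor.** Go through the primes $p\le w$ one by one. The current survivors lie in $p$ classes mod $p$, so some class contains at least a proportion $1/p$ of them. Let $c_p$ be such a class. Afterwards at most a proportion $\prod_{p\le w}(1-1/p)$ of the survivors of Stage 1 remains. By (3) this is at most
$$\frac{5Az(1+\log2A)}{\log z}\cdot\frac1{24A(1+\log2A)}=\frac5{24}\cdot\frac z{\log z}.$$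

**Stage 3: large primes finish one by one.** By the prime number theorem, the number of primes in $(z/2,z]$ is asymptotic to $\frac12z/\log z$, hence at least $\frac6{24}z/\log z$ for large $z$. So each remaining survivor can be assigned its own prime $p$ in $(z/2,z]$, and we let $c_p$ be the class of that survivor. Primes left over get an arbitrary class. Everything is covered. ∎

## 6. Theorem A and the failure of the conjecture

**Proof of Theorem A.** Since $m(x,y)=m(y,x)$, let $x\le y$. Put $z=\log x/\log4$, so that $\prod_{p\le z}p\le4^z=x=\min(x,y)$. By Lemma 3 with $3A$ in place of $A$, for large $x$ we have $Y(z)\ge\lfloor3Az\rfloor\ge3Az-1\ge 2$. Lemma 2 gives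
$$m(x,y)\ge(3Az-2)\,xy=\Big(\frac{3}{\log4}A\log x-2\Big)xy\ge(2A\log x-2)\,xy\ge A\,xy\log x ,$$
because $3/\log4>2$ and $A\log x\ge2$ for large $x$.

For the quantitative form, use in place of Lemma 3 the theorem of Ford, Green, Konyagin, Maynard and Tao (*Long gaps between primes*, J. Amer. Math. Soc. 31 (2018)):
$$Y(z)\gg z\,\frac{\log z\,\log_3z}{\log_2z}\qquad(z\text{ large}).$$
With $z=\log x/\log4$ we have $\log z\sim\log_2x$, $\log_2z\sim\log_3x$ and $\log_3z\sim\log_4x$, and Lemma 2 gives $m(x,y)\ge(Y(z)-1)xy\ge\frac12Y(z)\,xy$. ∎

**Proof of the Corollary.** Let $C>0$. Apply Theorem A with some $A\ge\max(1,4C)$ and with $y=x+1$. For $x\ge2$ we have $x+1\le x^2$, so $\log(xy)\le3\log x$. Hence, for all large $x$,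
$$m(x,x+1)\ge A\,xy\log x\ge\frac A3\,xy\log(xy)>C\,xy\log(xy).$$
So no $C,N$ work. For the second statement, if $\log\min(x,y)\ge\delta\log\max(x,y)$, then $\log(xy)\le2\log\max(x,y)\le\frac2\delta\log\min(x,y)$. Theorem A gives $m(x,y)\ge\frac{A\delta}2\,xy\log(xy)$ once $x,y\ge N_A$. Here $A$ is arbitrary. ∎

## 7. The upper bound $xy(1+\log(xy))^2$ from the Jacobsthal function

**Step 1: unrepresentable means that $g(n)$ is large.** Let $n\ge1$ be unrepresentable. By (2) the nonnegative solutions belong to the integers $t$ of a closed interval of length $n/(xy)$, so they include at least $\lfloor n/(xy)\rfloor$ consecutive values of $t$. For $p\mid n$ let $c_p$ be the class of Lemma 1, and choose $\tau$ with $\tau\equiv c_p\pmod p$ for all $p\mid n$. By Lemma 1, $\gcd(a_t,b_t)=1$ if and only if $t\not\equiv\tau\pmod p$ for all $p\mid n$, that is, $\gcd(t-\tau,n)=1$. This happens for none of our consecutive $t$. Hence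
$$\lfloor n/(xy)\rfloor<g(n). \tag{4}$$

Elementary inclusion–exclusion bounds $g$ as follows. Among $H$ consecutive integers, the number coprime to $n$ differs from $H\varphi(n)/n$ by at most $2^{\omega(n)}$, where $\omega(n)$ is the number of distinct primes dividing $n$. So any $H>2^{\omega(n)}n/\varphi(n)$ consecutive integers contain one coprime to $n$, and thus $g(n)\le n^{o(1)}$. With (4) this is the bound $O((xy)^{1+\varepsilon})$. The $2^{\omega(n)}$ error terms are what stops this approach short of a power of a logarithm, and a stronger bound for $g$ is needed.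

**Step 2: a strong bound for $g$.** Iwaniec (*On the problem of Jacobsthal*, Demonstratio Math. 11 (1978)) proved $g(n)\ll(\omega\log\omega)^2$ with $\omega=\omega(n)\ge2$. Since $n$ is at least the product of $\omega$ distinct primes, $n\ge\omega!$ and so $\omega\log\omega\ll\log n$. For $\omega=0$ and $\omega=1$ we have $g(n)=1$ and $g(n)=2$. So there is a constant $C_0$ with
$$g(n)\le C_0(1+\log n)^2\qquad\text{for all }n\ge1. \tag{5}$$

**Step 3: solving for $n$.** Put $s=n/(xy)$ and $\ell=1+\log(xy)\ge1$. If $s\le1$, there is nothing to prove. Let $s>1$. Since $g(n)$ is an integer, (4) gives $s<\lfloor s\rfloor+1\le g(n)$. So by (5), and by $\log s\le4s^{1/4}$,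
$$s\le C_0(\ell+\log s)^2\le2C_0\ell^2+2C_0\log^2s\le2C_0\ell^2+32C_0s^{1/2}\le2C_0\ell^2+\frac s2+512\,C_0^2 .$$
The last step is $\alpha\beta\le\frac12(\alpha^2+\beta^2)$ with $\alpha=32C_0$ and $\beta=s^{1/2}$. Hence $s\le4C_0\ell^2+1024\,C_0^2\ll\ell^2$. So every unrepresentable $n$ is at most $C\,xy(1+\log(xy))^2$. In particular there are finitely many, $m$ is well defined, and Theorem B holds. ∎

## 8. Small prime $x$: the value $(x-1)\,y\log y$

We now extend criterion (1) from $x=3$ to small primes $x$. For larger $x$, a number $b\equiv2\pmod x$ need not have a prime factor $\equiv2\pmod x$. We repair this by letting $n$ be divisible also by all small primes other than $x$.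

Fix $A>0$ and $0<\varepsilon\le\frac12$. The symbol $o(1)$ refers to $y\to\infty$, uniformly in the primes $x$ with $3\le x\le(\log\log y)^A$, $x\nmid y$, and in the residue $b$ below.

**Step 1: primes in the progressions we need.** Let $B\ge\log y$. Then $x\le(\log\log y)^A\le(\log B)^A$. So Siegel–Walfisz applies, and its error relative to $B/(x-1)$ is $O(xe^{-c\sqrt{\log B}})=o(1)$:
$$\theta(B;x,b)=(1+o(1))\frac B{x-1}\qquad(x\nmid b). \tag{6}$$

**Step 2: upper bound.** Suppose that $n\ge(1+\varepsilon)(x-1)y\log y$ is unrepresentable, with $y$ large. Since $x-1\ge x/2$ and $\log y\ge2x$ for large $y$, we have $n\ge x^2y$. Let $0\le b_0<x$ with $b_0y\equiv n\pmod x$. The values of $b$ in solutions are exactly those with $0\le b\le n/y$ and $b\equiv b_0\pmod x$, and then $a=(n-by)/x$.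

Case $b_0=0$. Then $b=x$ and $b=x^2$ are admissible, with $a=n/x-y$ and $a=n/x-xy$. Both greatest common divisors exceed $1$ and $x$ is prime, so $x$ divides both values of $a$. Hence $x$ divides their difference $(x-1)y$, which is impossible since $x\nmid y$.

Case $b_0\ne0$. Put $B=(1+\varepsilon)(x-1)\log y\le n/y$. For each prime $q\le B$ with $q\equiv b_0\pmod x$, the choice $b=q$ is admissible, so $\gcd(a,q)>1$. Thus $q\mid a$ and $q\mid ax+qy=n$. The product of these primes divides $n\ge1$, so $\theta(B;x,b_0)\le\log n$. By Theorem B,
$$\log n\le\log y+\log x+2\log(1+\log(xy))+O(1)=\log y+O(\log\log y)=(1+o(1))\log y.$$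
But (6) gives $\theta(B;x,b_0)=(1+o(1))(1+\varepsilon)\log y$, a contradiction for large $y$.

So $m(x,y)<(1+\varepsilon)(x-1)y\log y$ for large $y$.

**Step 3: lower bound.** Put $B=(1-\varepsilon)(x-1)\log y$. Since $x\ge3$ and $\varepsilon\le\frac12$, $B\ge\log y$. Let $P$ be the product of the primes $p\le B$, $p\ne x$, such that $p\le\sqrt B$ or $p\equiv2\pmod x$. As $x$ is odd, $x\nmid2$, and (6) gives
$$\log P\le\theta(B;x,2)+\theta(\sqrt B)\le(1-\varepsilon+o(1))\log y+\sqrt B\log4=(1-\varepsilon+o(1))\log y.$$
Hence $Px=o(y)$. Since $\gcd(P,x)=1$, we can choose $n\in(By-Px,By]$, an interval containing $Px$ consecutive integers, with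
$$n\equiv0\pmod P,\qquad n\equiv2y\pmod x.$$
Then $n=(1-o(1))By$. Consider any solution of $ax+by=n$ with $a,b\ge0$. From $by\equiv2y\pmod x$ we get $b\equiv2\pmod x$, so $b\ge2$ and $x\nmid b$. Also $b\le n/y\le B$. If $b$ is prime, then $b\mid P$ because $b\equiv 2\pmod x$. If $b$ is composite, it has a prime factor $\le\sqrt b\le\sqrt B$, different from $x$, and this factor divides $P$. In both cases some $p\mid P$ divides $b$. Then $p\mid n-by=ax$ and $p\nmid x$, so $p\mid a$. Thus $n$ is unrepresentable, and
$$m(x,y)\ge(1-\varepsilon-o(1))(x-1)\,y\log y.$$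

Since $\varepsilon$ was arbitrary, Steps 2 and 3 prove Theorem C. ∎

## 9. Two factorizations of one product

Theorem D asks for pairs with the same product $N$ but values of $m$ of different orders. One pair is very unbalanced, so that Theorem C applies, and the other is balanced enough for Theorem A.

**Proof of Theorem D.** Let $q\to\infty$ through odd primes, and for each $q$ take $u\equiv1\pmod q$ with $q\le\log\log u$. Put $N=qu(u+1)$. Since $u\equiv1$ and $u+1\equiv2\pmod q$, the prime $q$ divides neither $u$ nor $u+1$. So $(q,\,u(u+1))$ and $(qu,\,u+1)$ are coprime pairs, both with product $N$, and all entries tend to infinity.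

For the first pair, Theorem C with exponent $1$ applies, because $q\le\log\log u\le\log\log(u(u+1))$. It gives $m\sim(q-1)u(u+1)\log(u(u+1))\sim N\log N$, since $q\to\infty$ and $\log q=o(\log u)$.

For the second pair, the minimum is $u+1$. As $q\le u+1$, we have $N\le(u+1)^3$, so $\log(u+1)\ge\frac13\log N$. By Theorem A, for each $A$ we have $m\ge\frac A3N\log N$ once $u$ is large. So $m/(N\log N)\to\infty$.

If $m(x,y)\asymp F(xy)$ held, both values of $m$ would lie between fixed positive multiples of $F(N)$, and their ratio would be bounded. It is not. ∎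

## 10. A lower bound for all $x\ge3$

Theorem A is weak when $x$ is much smaller than $y$, since it only sees $\log x$. Theorem C uses the size of $y$, but only for very small prime $x$. Let us see what its construction gives for general $x$.

**A first attempt, and the factor it loses.** Fix a residue $\beta_0$ coprime to $x$ and let $n\equiv\beta_0y\pmod x$ with $n<Kxy$. The possible $b$ are $\beta_0+tx$ with $0\le t<K$. Let $n$ be divisible by all primes $p\le K$ with $p\nmid x$ and, for each $t$ for which no such prime divides $\beta_0+tx$, by the least prime factor $q_t$ of $\beta_0+tx$. Then $n$ is unrepresentable. The cost is the size of the modulus, which must stay below $y$; so $\sum_t\log q_t$ must be $O(\log y)$. One averages over $\beta_0$. The sieve says that among all integers up to $Kx$, $O(Kx/\log u)$ have no prime factor $\le u$, so for a random reduced residue $\beta_0$ the expected number of $t$ with $q_t>u$ is bounded by a constant times $\frac{x}{\varphi(x)}\cdot\frac{K}{\log u}$. The factor $x/\varphi(x)$ is unbounded, for instance along $x=\prod_{p\le w}p$, and this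 argument loses it.

The way around is to multiply all $b$ by the product $d$ of the small primes dividing $x$. A prime $p\mid d$ then divides every $b$, and a congruence for $n$ modulo $xd$ makes $p$ divide $a$ for one whole class of $t$ mod $p$. So $p$ spoils a proportion $1/p$ of all $t$ at the fixed price of a factor $p$ in the modulus. These primes together win back the missing factor.

*Example of the mechanism.* Take $x=6$, $y=13$ and, by hand, $d=2$, $M=x/d=3$, $\beta_0=2$. Put $\beta_t=2+3t$ and $b_t=2\beta_t=4+6t$ for $t=0,1,2$, so the $b_t$ are $4,10,16$. For the prime $2$ choose the class $t\equiv0\pmod2$; it spoils $t=0,2$. For $t=1$, $\beta_1=5$, so we ask that $5\mid n$. Now choose $n\equiv0\pmod5$ and $n\equiv4\cdot13\equiv4\pmod{12}$ in $[174,234)$: $n=220$. The solutions of $6a+13b=220$ are $(28,4),(15,10),(2,16)$, with greatest common divisors $4,5,2$.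

**Proof of Theorem E.** Let $3\le x<y$ be coprime, and put
$$L=\log y,\qquad\Lambda=1+\log\Big(1+\frac{\log x}{\log L}\Big),\qquad K=\Big\lfloor\frac{\kappa L}\Lambda\Big\rfloor,$$
with a small absolute $\kappa>0$ chosen at the end. Since $\log x\le L$, we have $\Lambda\le1+\log L$ for large $y$, so $K\ge\sqrt L\ge2$ for $y$ large.

**Step 1: splitting off the small primes of $x$.** Let $z=\frac18\log x$, and
$$S=\{p\mid x:\ p\le z\},\qquad d=\prod_{p\in S}p,\qquad M=\frac xd .$$
Then $d\le4^z\le x^{1/4}$. We need $\varphi(M)\ge2$. If $x<e^{16}$, then $z<2$, so $S=\emptyset$ and $M=x\ge3$. Otherwise $M\ge x^{3/4}\ge3$. In both cases $M\ge 3$, hence $\varphi(M)\ge2$. Let $S_1=\{p\in S:p\mid M\}$ and $S_0=\{p\in S:p\nmid M\}$. As $x=dM$, every prime dividing $x$ divides $M$ or lies in $S_0$.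

**Step 2: the random choices.** Choose $\beta_0$ uniformly among the $\varphi(M)-1\ge1$ integers in $[2,M-1]$ coprime to $M$. For $p\in S_1$ choose $c_p\in\mathbb Z/p$ uniformly, all these choices and $\beta_0$ being independent. For $p\in S_0$ there is no choice: let $c_p$ be the unique class of $t$ mod $p$ with $p\mid\beta_0+tM$. For $0\le t<K$ put
$$\beta_t=\beta_0+tM,\qquad b_t=d\beta_t=d\beta_0+tx .$$
Then $1<\beta_t\le(M-1)+(K-1)M<KM$. Call $t$ *alive* if $t\not\equiv c_p\pmod p$ for all $p\in S$ and $\beta_t$ has no prime factor $p\le K$ with $p\nmid x$. (In the example, with $K=3$, only $t=1$ is alive.)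

If $t$ is alive, then $\beta_t$ is coprime to $M$, because $\beta_0$ is, and not divisible by any $p\in S_0$, because $t\not\equiv c_p$. Hence it is coprime to $x$. So $q_t:=P^-(\beta_t)$ does not divide $x$, and therefore
$$K<q_t\le\beta_t<KM. \tag{7}$$

**Step 3: constructing $n$.** Let $P$ be the product of the distinct primes in $\{p\le K:p\nmid x\}\cup\{q_t:t\text{ alive}\}$. Then $\gcd(P,x)=1$, so $\gcd(P,xd)=1$. Choose $h$ with $h\equiv c_py\pmod p$ for all $p\in S$, and choose $n\in[Kxy-xdP,\,Kxy)$ with
$$n\equiv0 \pmod P,\qquad n\equiv d\beta_0y+xh\pmod{xd}.$$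
This is possible by the Chinese remainder theorem, since the interval contains $xdP$ consecutive integers.

**Step 4: no nonnegative solution is coprime.** Let $ax+by=n$ with $a,b\ge0$. Then $b\le n/y<Kx$. Reducing mod $x$ gives $by\equiv d\beta_0y$, so $b\equiv d\beta_0\pmod x$, where $0<d\beta_0<dM=x$. Hence $b=d\beta_0+tx=b_t$ with $0\le t<K$, and
$$a=\frac{n-d\beta_0y}x-ty\equiv h-ty\pmod d,$$
because $n-d\beta_0y\equiv xh\pmod{xd}$.

- If $t\equiv c_p\pmod p$ for some $p\in S$, then $a\equiv c_py-c_py=0\pmod p$, and $p\mid d\mid b_t$.
- Otherwise, either $\beta_t$ has a prime factor $p\le K$ with $p\nmid x$, or $t$ is alive and we set $p=q_t$. In both cases $p\mid P\mid n$ and $p\mid\beta_t\mid b_t$. So $p\mid n-b_ty=ax$ with $p\nmid x$, and hence $p\mid a$.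

So $\gcd(a,b)>1$ always. If $dP\le y/2$, then $n\ge Kxy-xdP\ge(K-\frac12)xy>0$ is unrepresentable and $m(x,y)\ge(K-\frac12)xy$. It remains to make choices with $\log(dP)\le\frac12L$; this suffices because $y^{1/2}\le y/2$ for $y\ge4$.

**Step 5: the expected number of alive $t$ with large $q_t$.** For $K\le u\le KM$ let $N_u=\#\{t\text{ alive}: q_t>u\}$. Each $t$ counted has $P^-(\beta_t)>u$ and $t\not\equiv c_p\pmod p$ for all $p\in S_1$. For fixed $t$, the second condition has probability $\prod_{p\in S_1}(1-1/p)$ and is independent of $\beta_0$. As $(\beta_0,t)$ varies, the integers $\beta_t=\beta_0+tM$ are distinct, because $\beta_0$ is the remainder mod $M$, and they lie in $(1,KM)$. So by the upper-bound sieve with $X=KM$, and by $\varphi(M)-1\ge\frac12\varphi(M)$,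
$$\mathbb E\,N_u\le\prod_{p\in S_1}\Big(1-\frac1p\Big)\cdot\frac{\#\{1<\beta\le KM:P^-(\beta)>u\}}{\varphi(M)-1}\ll\prod_{p\in S_1}\Big(1-\frac1p\Big)\cdot\frac{1}{\varphi(M)}\cdot\frac{KM}{\log u}.$$
Now $M/\varphi(M)=\prod_{p\mid M}(1-1/p)^{-1}$, and the primes $p\mid M$ lying in $S$ are exactly those of $S_1$. They cancel, and
$$\mathbb E\,N_u\ll\frac K{\log u}\prod_{p\mid M,\ p\notin S}\Big(1-\frac1p\Big)^{-1}.$$
The primes in this product divide $x$ and exceed $z$. Since $x$ has at most $\log x/\log2$ prime factors, $\sum1/p\le\omega(x)/z\le8/\log2$ over these primes. With $(1-1/p)^{-1}\le e^{2/p}$ the product is bounded by an absolute constant. So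
$$\mathbb E\,N_u\ll\frac K{\log u}\qquad(K\le u\le KM). \tag{8}$$

**Step 6: the expected cost.** By (7), for alive $t$ we have $\log q_t=\log K+\int_K^{q_t}\frac{du}u$ with $q_t<KM$, and all alive $t$ are counted by $N_K$. Summing over $t$, taking expectations, and using (8),
$$\mathbb E\sum_{t\text{ alive}}\log q_t\le\log K\cdot\mathbb E N_K+\int_K^{KM}\mathbb E N_u\,\frac{du}u\le C_1K\Big(1+\int_K^{KM}\frac{du}{u\log u}\Big)=C_1K\Big(1+\log\frac{\log (KM)}{\log K}\Big),$$
where $C_1$ is absolute and does not depend on $\kappa$. As $K\ge\sqrt L$, $\log K\ge\frac12\log L$; and $M\le x$. So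
$$1+\log\frac{\log(KM)}{\log K}=1+\log\Big(1+\frac{\log M}{\log K}\Big)\le1+\log\Big(1+\frac{2\log x}{\log L}\Big)\le1+\log2+\log\Big(1+\frac{\log x}{\log L}\Big)\le2\Lambda .$$

**Step 7: fixing the choices.** Some choice of $\beta_0$ and $(c_p)$ has $\sum_{t\text{ alive}}\log q_t\le2C_1K\Lambda$. For it, since $\frac{\log4}8\le\frac14$, $x<y$, $K\le\kappa L$ and $K\Lambda\le\kappa L$,
$$\log(dP)\le z\log4+\theta(K)+2C_1K\Lambda\le\tfrac14L+2\kappa L+2C_1\kappa L\le\tfrac12L,$$
provided $\kappa\le\frac1{8(1+C_1)}$. Fix such a $\kappa$. Then Step 4 applies, and as $\kappa L/\Lambda\ge1$ for large $y$, we have $K\ge\frac{\kappa L}{2\Lambda}$ and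
$$m(x,y)\ge\big(K-\tfrac12\big)xy\ge\tfrac12K\,xy\ge\frac\kappa4\cdot\frac{xy\,L}{\Lambda}=\frac\kappa4\cdot\frac{xy\log y}{1+\log\big(1+\frac{\log x}{\log\log y}\big)} .\qquad∎$$
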